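\title{The sign of $\det(X^2+Y^2)$ for real Gaussian matrices}

\begin{abstract}
Let $X$ and $Y$ be $n\times n$ real matrices whose $2n^2$ entries are independent standard normal variables, and let $p_n$ be the probability that $\det(X^2+Y^2)<0$. We prove that $p_n$ is strictly increasing and tends to $\frac12$, as conjectured on MathOverflow. The proof gives an exact formula for $1-2p_n$ as the expectation of a rational function of two independent Beta variables. The formula also yields $1-2p_n=2^{-n}\big(\frac43n-\frac49+O(\frac1n)\big)$ and $p_2=\frac23-\frac12\ln3$. The method is to write the sign of the determinant as a Fourier integral in which $X^2+Y^2$ appears linearly in an exponent, with anticommuting variables generating the minor that remains.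
\end{abstract}

\section{The problem and the result}\label{sec:intro}

Let $n\ge1$, let $X,Y\in M_n(\mathbb R)$ be random matrices whose $2n^2$ entries are independent with the standard normal law $N(0,1)$, and put
\[
F=X^2+Y^2,\qquad p_n=\operatorname{Prob}(\det F<0).
\]
The following statement was posed on MathOverflow \cite{MO}, as Conjecture~2:
\begin{quote}
\emph{The sequence $(p_n)$ is increasing and tends to $\frac12$ as $n\to\infty$.}
\end{quote}
We prove it.

If $XY=YX$, then $F=(X+iY)(X-iY)$ and $\det F=|\det(X+iY)|^2\ge0$. So a negative determinant is an effect of noncommutativity, and $p_1=0$. For $n=2$ the effect occurs: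
\begin{equation}\label{eq:witness}
X=\begin{pmatrix}2&0\\0&0\end{pmatrix},\qquad Y=\begin{pmatrix}0&-1\\1&0\end{pmatrix},\qquad X^2+Y^2=\begin{pmatrix}3&0\\0&-1\end{pmatrix}.
\end{equation}
It also needs two independent matrices: $\det(X^2)\ge0$, and $\det(X^2+Y^2)=2^n(\det X)^2\ge0$ if $Y=X$.

Why should the limit be $\frac12$? Compare $F$ with $X_1X_2+Y_1Y_2$, where the four matrices are independent and Gaussian. Changing the sign of the first rows of $X_1$ and $Y_1$ preserves the law and reverses the sign of the determinant, so the sign is a fair coin for every $n$. The evident symmetries of the pair $(X,Y)$, namely orthogonal conjugation, transposition, sign changes of $X$ or $Y$, and rotation of the pair, all preserve $\det F$, and $F$ has a bias: $\mathbb EF=2I$. But an off-diagonal entry of $F$ is a sum of $2n$ uncorrelated products of variance $1$, so it has size $\sqrt{2n}$. One guesses that the bias keeps $p_n$ below $\frac12$ and matters less and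 less as $n$ grows. The theorem below confirms this and measures the bias exactly.

The polynomial $\det F$ in the $2n^2$ entries is not identically zero (take $X=I$, $Y=0$), so $\det F\ne0$ almost surely and
\[
J_n:=\mathbb E\operatorname{sgn}\det F=1-2p_n .
\]
Recall that $\operatorname{Beta}(a,b)$ is the law on $(0,1)$ with density $\frac{\Gamma(a+b)}{\Gamma(a)\Gamma(b)}\,t^{a-1}(1-t)^{b-1}$.

\begin{theorem}\label{thm:main}
Let $n\ge2$ and $N=n-1$. Let $\beta\sim\operatorname{Beta}(\frac{N+1}2,\frac{N+1}2)$ and $\gamma\sim\operatorname{Beta}(\frac12,\frac N2+1)$ be independent, and put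
\[
T_1=\frac{(2-\beta)\gamma}{1-\beta+\beta\gamma},\qquad T_2=\frac{\gamma(1-\beta)^2}{(1+\beta)^2+\beta(1-\beta)\gamma}.
\]
Then $1-2p_n=\dfrac{2^{-N}}{N+1}\,R_N$, where
\begin{equation}\label{eq:R}
R_N=\mathbb E\Big[\frac{N^2}{1+\beta}+\frac{N(3-\beta)+2}{1+3\beta}+\frac N2T_1-\frac N2\,\frac{2+3\beta}{1+3\beta}\,T_2+\frac{N^2\beta(2+\beta)}{(1+3\beta)(1+\beta)}\,T_2\Big].
\end{equation}
Consequently:
\begin{itemize}
\item[(a)] $p_n<\frac12$ for all $n$, the sequence $(p_n)_{n\ge1}$ is strictly increasing, and $p_n\to\frac12$;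
\item[(b)] $1-2p_n=2^{-n}\big(\frac43n-\frac49+O(\frac1n)\big)$;
\item[(c)] $p_2=\frac23-\frac12\ln3$.
\end{itemize}
\end{theorem}

For large $N$ the variable $\beta$ is close to $\frac12$ and $\gamma$ is close to $0$, so the first term of \eqref{eq:R} dominates and $R_N\approx\frac23N^2$. Consecutive values of $J_n$ then have ratio close to $\frac12$, which leaves room for crude estimates in the proof of monotonicity; only the first few $n$ need care.

Section~\ref{sec:fourier} expresses $J_n$ through a function $\Theta(v)$ of a vector $v\in\mathbb R^n$, an expectation in which one column of $F$ sits in an exponent. Sections~\ref{sec:gauss}--\ref{sec:theta} compute $\Theta$ in closed form. Section~\ref{sec:reduce} integrates it and proves \eqref{eq:R}. Sections~\ref{sec:bounds} and~\ref{sec:bc} deduce (a), (b) and (c).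

Throughout, $a\cdot b=\sum_ia_ib_i$ and $\langle B,C\rangle=\sum_{i,j}B_{ij}C_{ij}$ are bilinear, without complex conjugation. We use Legendre's duplication formula
\begin{equation}\label{eq:dup}
\Gamma(a)\Gamma(a+\tfrac12)=2^{1-2a}\sqrt\pi\,\Gamma(2a).
\end{equation}

\section{The sign as a Fourier integral}\label{sec:fourier}

\subsection*{The case $n=1$}
The answer $J_1=1$ is known in advance, so we can watch the method at work. Dirichlet's integral gives $\operatorname{sgn}t=\frac2\pi\int_0^\infty\frac{\sin st}s\,ds$, and the truncated integrals $\int_0^S$ are bounded uniformly in $t$ and $S$. By dominated convergence, and by Fubini on $[0,S]$ where $|\sin sF|/s\le|F|$,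
\[
J_1=\frac2\pi\int_0^\infty\operatorname{Im}\mathbb E\,e^{isF}\,\frac{ds}s .
\]
Now $F=X^2+Y^2$ is in the exponent, so the expectation factors, and each factor is a Gaussian integral:
\[
\mathbb E\,e^{isF}=\big(\mathbb E\,e^{isX^2}\big)^2=\big((1-2is)^{-1/2}\big)^2=\frac1{1-2is}.
\]
Since $\operatorname{Im}\frac1{1-2is}=\frac{2s}{1+4s^2}$,
\begin{equation}\label{eq:n1}
J_1=\frac2\pi\int_0^\infty\frac{2\,ds}{1+4s^2}=1 .
\end{equation}
Three features persist for all $n$. An exponent linear in $F$ separates $X$ from $Y$. Each factor is a Gaussian integral with a complex quadratic form. And since there are exactly two matrices, the square root produced by the Gaussian integral is squared, and the integrand is rational.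

\subsection*{General $n$}
For $n\ge2$ the quantity $\det F$ is not linear in $F$, so Dirichlet's integral in $\det F$ is of no use. Write $\operatorname{sgn}\det F=\det F/|\det F|$. The numerator is a polynomial. The denominator can be traded, by averaging over a sphere, for a power of the length of one column, and a function of one column has a Fourier representation whose exponent is linear in $F$. Let $F_j=Fe_j$ be the columns of $F$, and for $v\in\mathbb R^n$ put
\[
\Theta(v)=\mathbb E\big[e^{iv\cdot F_1}\det[v|F_2|\cdots|F_n]\big].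
\]

\begin{proposition}\label{prop:fourier}
Let $n\ge2$ and let $\xi$ be a standard Gaussian vector in $\mathbb R^n$. Then
\begin{equation}\label{eq:fourier}
J_n=\frac{-i}{2^{n/2-1}\Gamma(n/2)}\int_0^\infty t^{n-3}\,\mathbb E\,\Theta(t\xi)\,dt .
\end{equation}
Moreover $\Theta(v)$ depends only on $|v|$ and on the angle $\theta\in[0,\pi]$ between $v$ and $e_1$.
\end{proposition}

\begin{proof}
For $a\in\mathbb R^n\setminus\{0\}$, the substitution $t\mapsto t/|a|$ gives
\begin{equation}\label{eq:radial}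
\int_0^\infty t^{n-1}e^{-t^2|a|^2/2}\,dt=2^{n/2-1}\Gamma(n/2)\,|a|^{-n}.
\end{equation}
Let $F$ be invertible. Compute $\int_{\mathbb R^n}e^{-|Fa|^2/2}da=(2\pi)^{n/2}/|\det F|$ in polar coordinates with \eqref{eq:radial}, and divide by the same identity for $F=I$. This gives
\[
\frac1{|S^{n-1}|}\int_{S^{n-1}}|Fu|^{-n}\,du=\frac1{|\det F|}.
\]
So $\operatorname{sgn}\det F$ is the average over $u\in S^{n-1}$ of $\det F\,|Fu|^{-n}$, and the average of $|\det F|\,|Fu|^{-n}$ is $1$, which allows us to interchange $\mathbb E$ and the average. For $O\in O(n)$ the map $X\mapsto O^TXO$ is an isometry of $M_n(\mathbb R)$ for $\langle\cdot,\cdot\rangle$ and preserves the Gaussian law; hence $O^TFO$ has the law of $F$. Choosing $O$ with $Oe_1=u$, we see that the expectations do not depend on $u$: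
\[
J_n=\mathbb E\big[\det F\,|F_1|^{-n}\big],\qquad\mathbb E\big[|\det F|\,|F_1|^{-n}\big]=1 .
\]
Apply \eqref{eq:radial} with $a=F_1$. The second identity justifies the interchange of $\mathbb E$ and $\int dt$, so
\[
2^{n/2-1}\Gamma(n/2)\,J_n=\int_0^\infty t^{n-1}\,\mathbb E\big[\det F\,e^{-t^2|F_1|^2/2}\big]dt .
\]
Take $\xi$ independent of $F$. The gradient in $a$ of $\mathbb E\,e^{it\xi\cdot a}=e^{-t^2|a|^2/2}$ gives $a\,e^{-t^2|a|^2/2}=-\frac it\,\mathbb E[\xi e^{it\xi\cdot a}]$. The determinant is linear in its first column, so for fixed $F$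
\[
\det F\,e^{-t^2|F_1|^2/2}=-\frac i{t^2}\,\mathbb E_\xi\big[e^{it\xi\cdot F_1}\det[t\xi|F_2|\cdots|F_n]\big].
\]
For fixed $t$ the integrand is bounded in modulus by the modulus of a polynomial in Gaussian variables, so the expectations over $F$ and $\xi$ commute. This proves \eqref{eq:fourier}.

For the last claim let $O=1\oplus O'$ with $O'\in O(n-1)$, and $F'=O^TFO$. Since $Oe_1=e_1$, we have $Ov\cdot F_1=v\cdot F'_1$. Since $O^TF=F'O^T$, the columns $2,\dots,n$ of $O^TF$ form the matrix $[F'_2|\cdots|F'_n]\,O'^T$. Therefore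
\[
\det[Ov|F_2|\cdots|F_n]=\det O\,\det O'\,\det[v|F'_2|\cdots|F'_n]=\det[v|F'_2|\cdots|F'_n],
\]
and $\Theta(Ov)=\Theta(v)$. Such matrices $O$ act transitively on the vectors with given length and given angle to $e_1$.
\end{proof}

\section{The Gaussian weight and the case $n=2$}\label{sec:gauss}

From now on $n\ge2$ and $N=n-1$. Fix $s>0$ and $\theta\in[0,\pi]$, and put
\[
u=e_1,\qquad v=s(\cos\theta\,e_1+\sin\theta\,e_2),\qquad z=iv=z_1e_1+z_2e_2,
\]
\[
x=z\cdot u=is\cos\theta,\qquad h=-z_2^2=s^2\sin^2\theta,\qquad w=1+s^2,\qquad A=2w-1,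
\]
\[
M=(1-x)(A-x).
\]
Then $z\cdot z=-s^2$ and $e^{iv\cdot F_1}=e^{z^TFu}$. Since $x$ is purely imaginary, $|1-x|\ge1$ and $|A-x|\ge A=1+2s^2$, so $|M|\ge w$. Expanding with $h=s^2+x^2=w-1+x^2$ gives a second form,
\begin{equation}\label{eq:M}
M=w(1-2x)+h .
\end{equation}
Our goal up to Section~\ref{sec:theta} is the following formula.

\begin{proposition}\label{prop:theta}
With the notation above,
\begin{equation}\label{eq:theta}
i\,\Theta(v)=\frac{(N-1)!}{w^{N+1}M}\,\{NxP_1+hP_2\},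
\end{equation}
where
\begin{align*}
P_1&=(N+1)w^2+2Nwx+(N-1)x^2,\\
P_2&=\frac{2x(w-x)\big(Nw+(N-1)x\big)}M-(N-1)\big(Nw+(N-2)x\big).
\end{align*}
In particular $|\Theta(v)|\le C_n\,s\,w^{-N}$ with a constant $C_n$ depending only on $n$.
\end{proposition}

The bound follows from \eqref{eq:theta}. Indeed $|x|\le s\le\sqrt w$, $|w-x|\le2w$ and $|M|\ge w$ give $P_1=O(w^2)$ and $P_2=O(w^{3/2})$, so $|NxP_1+hP_2|=O(sw^2+s^2w^{3/2})=O(sw^2)$.

Two preparations are common to all $n$. First, let $b_1=v/s$, $b_2=-\sin\theta\,e_1+\cos\theta\,e_2$ and $b_j=e_j$ for $j\ge3$. This orthonormal basis has determinant $1$, and multiplication by $[b_1|\cdots|b_n]^T$ turns $v$ into $se_1$. Hence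
\begin{equation}\label{eq:minor}
\Theta(v)=s\,\mathbb E\big[e^{z^TFu}\det(b_i^TFe_j)_{2\le i,j\le n}\big].
\end{equation}
Second, we need Gaussian averages against the weight $e^{z^TX^2u}$. Define a linear operator on $M_n(\mathbb C)$ by
\[
LX=z(Xu)^T+(X^Tz)u^T .
\]
Since $\langle X',ab^T\rangle=a^TX'b$, we have $\langle X',LX\rangle=z^TX'Xu+z^TXX'u$. So $L$ is symmetric and $z^TX^2u=\frac12\langle X,LX\rangle$.

\begin{lemma}\label{lem:gauss}
The operator $1-L$ is invertible, $\det(1-L)=w^{n-2}M$, and there is a number $\Delta$ with $\Delta^2=1/\det(1-L)$ such that for all $B\in M_n(\mathbb C)$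
\begin{equation}\label{eq:gauss}
\mathbb E\,e^{z^TX^2u+\langle B,X\rangle}=\Delta\,e^{\frac12\langle B,(1-L)^{-1}B\rangle}.
\end{equation}
\end{lemma}

\begin{proof}
Since $z\in i\mathbb R^n$, $L=iK$ with $K$ real symmetric on $M_n(\mathbb R)$. In an orthonormal eigenbasis of $K$, with eigenvalues $k_j$, the coordinates $\xi_j$ of $X$ are independent standard normal variables, and the expectation is a product of factors $\mathbb E\,e^{ik_j\xi_j^2/2+B_j\xi_j}$. The formula $\int_{\mathbb R}e^{-at^2/2+bt}dt=\sqrt{2\pi/a}\,e^{b^2/2a}$, valid for $\operatorname{Re}a>0$ and $b\in\mathbb C$, with $a=1-ik_j$ gives \eqref{eq:gauss} with $\Delta=\prod_j(1-ik_j)^{-1/2}$.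

To compute the determinant, read the matrix of $L$ from
\[
\tfrac12\langle X,LX\rangle=z^TX^2e_1=\sum_{j=1}^n(z_1X_{1j}+z_2X_{2j})X_{j1}.
\]
For each $j\ge3$ the coordinates $(X_{1j},X_{2j},X_{j1})$ form a block, and the terms $j=1,2$ form a block on $(X_{11},X_{12},X_{22},X_{21})$. With $z_1=x$, the blocks of $1-L$ are
\[
\begin{pmatrix}1&0&-x\\0&1&-z_2\\-x&-z_2&1\end{pmatrix},\qquad
T=\begin{pmatrix}1-2x&0&0&-z_2\\0&1&0&-x\\0&0&1&-z_2\\-z_2&-x&-z_2&1\end{pmatrix},
\]
and $1-L$ is the identity on the other coordinates. The first determinant is $1-x^2-z_2^2=1-z\cdot z=w$. The second is $(1-2x)(1-x^2-z_2^2)-z_2^2=w(1-2x)+h$, which is $M$ by \eqref{eq:M}.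
\end{proof}

\begin{example}[$n=2$ by hand]\label{ex:n2}
Here the minor in \eqref{eq:minor} is the single number $b_2^TFe_2=b_2^TX^2e_2+b_2^TY^2e_2$. By independence and symmetry,
\[
\Theta(v)=2s\;\mathbb E\big[e^{z^TY^2u}\big]\;\mathbb E\big[e^{z^TX^2u}\,b_2^TX^2e_2\big],
\]
\[
b_2^TX^2e_2=-\sin\theta\,(X_{11}X_{12}+X_{12}X_{22})+\cos\theta\,(X_{21}X_{12}+X_{22}^2).
\]
The terms of order $0$ and $2$ in $B$ of \eqref{eq:gauss} give $\mathbb E\,e^{z^TY^2u}=\Delta$ and $\mathbb E[e^{z^TX^2u}X_aX_b]=\Delta\,(T^{-1})_{ab}$ for any two entries $X_a,X_b$; also $\Delta^2=1/M$. Let $r=\big(\frac{z_2}{1-2x},x,z_2,1\big)^T$. Then $Tr=\frac M{1-2x}e_4$, and multiplication by $T$ confirms that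
\[
T^{-1}=\operatorname{diag}\big(\tfrac1{1-2x},1,1,0\big)+\tfrac{1-2x}M\,rr^T .
\]
The four entries we need, in the order of appearance, are $\frac{xz_2}M$, $\frac{xz_2(1-2x)}M$, $\frac{x(1-2x)}M$ and $1+\frac{z_2^2(1-2x)}M$. With $is\sin\theta=z_2$, $is\cos\theta=x$ and $z_2^2=-h$,
\[
i\Theta(v)=\frac2M\Big\{x+\frac{2xh(1-x)+x(1-2x)(x-h)}M\Big\}=\frac{2x}{M^2}\big\{M+x(1-2x)+h\big\}.
\]
For $N=1$ formula \eqref{eq:theta} reads $i\Theta=\frac{2x}{wM^2}\{(w+x)M+h(w-x)\}$. The two agree, because $w\{M+x(1-2x)+h\}-(w+x)M-h(w-x)=x\{w(1-2x)+h-M\}=0$.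
\end{example}

For $n\ge3$ the minor is a polynomial of degree $2N$ in the entries that mixes $X$ and $Y$, and the direct expansion is unmanageable. The remedy is to write the minor, too, as an exponential that is linear in $F$. Anticommuting variables do this.

\section{Anticommuting variables}\label{sec:grass}

The complex Grassmann (exterior) algebra on generators $\omega_1,\dots,\omega_r$ is the associative algebra with unit and relations $\omega_a\omega_b=-\omega_b\omega_a$. The monomials $\omega_{a_1}\cdots\omega_{a_j}$ with $a_1<\dots<a_j$ form a basis. An element is \emph{even} (\emph{odd}) if it is a combination of monomials of even (odd) degree. Even elements commute with everything. Odd elements anticommute with each other, and so have square zero; consequently any assignment of odd elements to the generators extends to an algebra homomorphism. An element without constant term is nilpotent, so a power series can be evaluated at an even element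 of this kind. For even $a=a_0+a'$ with constant term $a_0$ we put $e^a=e^{a_0}\sum_ja'^j/j!$, and $e^{a+b}=e^ae^b$ for even $a,b$. The expectation of a random element is taken coefficient by coefficient.

Let $\mathcal G$ have generators $\chi_j,\bar\chi_j$ $(2\le j\le n)$ and $\eta_i,\bar\eta_i$ $(1\le i\le n)$; the bar is only part of the name. Let $\mathcal G_\chi$ be the subalgebra generated by the $\chi_j,\bar\chi_j$. Every element of $\mathcal G$ is uniquely a sum of terms $c\,\eta^I$ with $c\in\mathcal G_\chi$ and $\eta^I$ a basis monomial in the $\eta_i,\bar\eta_i$. We define $\int_\eta\colon\mathcal G\to\mathcal G_\chi$ as the coefficient of $\prod_{i}\bar\eta_i\eta_i$, and $\int_\chi\colon\mathcal G_\chi\to\mathbb C$ as the coefficient of $\prod_{j\ge2}\bar\chi_j\chi_j$. The factors of these products are even, so their order does not matter. Both maps are linear, hence commute with expectations, and $\int_\eta ab=a\int_\eta b$ for $a\in\mathcal G_\chi$.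 We write $\bar\eta^TD\eta=\sum_{i,j}\bar\eta_iD_{ij}\eta_j$.

\begin{lemma}\label{lem:berezin}
\begin{itemize}
\item[(i)] If $D$ is an $n\times n$ matrix with even entries in $\mathcal G_\chi$, then $\int_\eta e^{\bar\eta^TD\eta}=\det D$. Likewise $\int_\chi e^{\bar\chi^TD\chi}=\det D$ for a complex $N\times N$ matrix $D$.
\item[(ii)] If $\lambda_i,\bar\lambda_i\in\mathcal G_\chi$ are odd, then $\int_\eta e^{(\bar\eta-\bar\lambda)^T(\eta+\lambda)}=1$.
\end{itemize}
\end{lemma}

\begin{proof}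
(i) The elements $\bar\eta_i(D\eta)_i$ are even with square zero, so $e^{\bar\eta^TD\eta}=\prod_i\big(1+\bar\eta_i(D\eta)_i\big)$. The only term containing all $\bar\eta_i$ is $\sum_\pi\prod_iD_{i\pi(i)}\prod_i\bar\eta_i\eta_{\pi(i)}$, the sum running over maps $\pi$ of $\{1,\dots,n\}$ to itself. If $\pi$ is not a permutation, some $\eta_j$ is repeated and the term vanishes. Otherwise $\prod_i\bar\eta_i\eta_{\pi(i)}=\operatorname{sgn}(\pi)\prod_i\bar\eta_i\eta_i$, since exchanging two generators in a monomial changes its sign.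

(ii) The homomorphism that fixes $\mathcal G_\chi$ and sends $\eta_i\mapsto\eta_i+\lambda_i$, $\bar\eta_i\mapsto\bar\eta_i-\bar\lambda_i$ maps $c\,\eta^I$ to itself plus terms of lower degree in $\eta,\bar\eta$. So it preserves the top coefficient $\int_\eta$. Apply it to $e^{\bar\eta^T\eta}$, whose integral is $1$ by (i).
\end{proof}

The even elements form a commutative algebra, so polynomial identities for complex matrices hold for matrices with even entries. We use two of them: the matrix determinant lemma $\det(D+ab^T)=\det D\,(1+b^TD^{-1}a)$ for invertible $D$, which is the identity $\det(D+ab^T)=\det D+b^T\operatorname{adj}(D)a$; and, for $D$ with nilpotent entries, $\det(I+D)=\exp\sum_{j\ge1}\frac{(-1)^{j-1}}j\operatorname{tr}D^j$, which holds degree by degree in the entries of $D$. In the same way \eqref{eq:gauss} holds when the entries of $B$ are even and nilpotent: both sides are entire functions of complex $B$, so their Taylor coefficients agree,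 and both series terminate after the substitution.

\section{Proof of Proposition~\ref{prop:theta}}\label{sec:theta}

\subsection*{The minor as an exponential}
Let $\psi=\sum_{j\ge2}\chi_je_j$ and $\bar\psi=\sum_{j\ge2}\bar\chi_jb_j$, vectors with odd coordinates $\psi_i,\bar\psi_i$ in the standard basis. Then $\bar\psi^TF\psi=\sum_{i,j\ge2}\bar\chi_i(b_i^TFe_j)\chi_j$, and \eqref{eq:minor} with Lemma~\ref{lem:berezin}(i) gives
\begin{equation}\label{eq:W}
\Theta(v)=s\int_\chi\mathcal W,\qquad\mathcal W=\mathbb E\,e^{z^TFu+\bar\psi^TF\psi}=\Big(\mathbb E\,e^{z^TX^2u+\bar\psi^TX^2\psi}\Big)^2 .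
\end{equation}
The last equality uses that the exponents are even and that $X,Y$ are independent with the same law. All coefficients are integrable, being polynomials in the entries times a number of modulus $1$. By construction
\begin{equation}\label{eq:orth}
u\cdot\psi=0,\qquad z\cdot\bar\psi=0 .
\end{equation}
The result will depend on $\psi,\bar\psi$ only through the even elements
\[
y=\sum_i\bar\psi_i\psi_i,\qquad\mu=\bar\psi_u\psi_z,\qquad\text{where }\ \bar\psi_u=u\cdot\bar\psi,\quad\psi_z=z\cdot\psi .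
\]
Note $\mu^2=0$.

\subsection*{Linearization}
The new term $\bar\psi^TX^2\psi$ is quadratic in $X$ and would change the operator $L$ in all coordinates. The variables $\eta$ make it linear in $X$, so that only the explicit operator $1-L$ has to be inverted. Completing the square,
\[
\bar\eta^T\eta+\bar\eta^TX\psi-\bar\psi^TX\eta=(\bar\eta^T-\bar\psi^TX)(\eta+X\psi)+\bar\psi^TX^2\psi,
\]
and Lemma~\ref{lem:berezin}(ii) gives
\[
e^{\bar\psi^TX^2\psi}=\int_\eta e^{\bar\eta^T\eta+\langle B,X\rangle},\qquad B_{ij}=\bar\eta_i\psi_j-\bar\psi_i\eta_j .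
\]
The entries of $B$ are even and nilpotent, so \eqref{eq:gauss} applies:
\begin{equation}\label{eq:half}
\mathbb E\,e^{z^TX^2u+\bar\psi^TX^2\psi}=\Delta\int_\eta e^{\bar\eta^T\eta+\frac12\langle B,\Xi\rangle},\qquad\Xi=(1-L)^{-1}B .
\end{equation}

\subsection*{The quadratic form $\langle B,\Xi\rangle$}
The operator $L$ sees a matrix only through the two vectors $U=\Xi u$ and $Z=\Xi^Tz$. The equation $\Xi=B+L\Xi$ reads $\Xi=B+zU^T+Zu^T$, and with $U_0=Bu$, $Z_0=B^Tz$,
\begin{equation}\label{eq:form}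
\langle B,\Xi\rangle=\langle B,B\rangle+Z_0\cdot U+Z\cdot U_0 .
\end{equation}
All these vectors have even, hence commuting, entries. Put $\alpha=u\cdot U$, $\nu=z\cdot Z$ and $\kappa=z\cdot U=u\cdot Z$. Applying $\Xi$ to $u$ and $\Xi^T$ to $z$ gives
\begin{equation}\label{eq:UZ}
U=U_0+\alpha z+Z,\qquad Z=Z_0-s^2U+\nu u,
\end{equation}
and substituting each equation into the other,
\begin{equation}\label{eq:wUZ}
wU=U_0+Z_0+\alpha z+\nu u,\qquad wZ=Z_0-s^2U_0-s^2\alpha z+\nu u .
\end{equation}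
Let $\eta_u=u\cdot\eta$ and $\bar\eta_z=z\cdot\bar\eta$. By \eqref{eq:orth}, $U_0=-\bar\psi\,\eta_u$ and $Z_0=\bar\eta_z\,\psi$. Hence
\[
z\cdot U_0=u\cdot Z_0=0,\qquad\alpha_0:=u\cdot U_0=-\bar\psi_u\eta_u,\qquad\nu_0:=z\cdot Z_0=\bar\eta_z\psi_z,
\]
and $U_0\cdot U_0=Z_0\cdot Z_0=\alpha_0^2=\nu_0^2=0$ because $\eta_u^2=\bar\eta_z^2=0$. Then \eqref{eq:wUZ} gives
\[
w\,(Z_0\cdot U+Z\cdot U_0)=2\,U_0\cdot Z_0+\alpha\nu_0+\nu\alpha_0 .
\]
To find $\alpha$ and $\nu$, take the product of the first equation \eqref{eq:UZ} with $u$, and of the second with $z$ and with $u$: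
\[
(1-x)\alpha=\alpha_0+\kappa,\qquad(1-x)\nu=\nu_0-s^2\kappa,\qquad\kappa=\nu-s^2\alpha .
\]
Multiply the third by $1-x$ and use $1-x+2s^2=A-x$ to get $(A-x)\kappa=\nu_0-s^2\alpha_0$. So $\kappa\nu_0=-\frac{s^2}{A-x}\alpha_0\nu_0$ and $\kappa\alpha_0=\frac1{A-x}\alpha_0\nu_0$, and since $A-s^2=w$,
\[
\alpha\nu_0=\nu\alpha_0=\frac{\alpha_0\nu_0}{1-x}\Big(1-\frac{s^2}{A-x}\Big)=\frac{w-x}M\,\alpha_0\nu_0 .
\]
It remains to order the odd factors. The product $\eta_u\bar\eta_z=-\bar\eta_z\eta_u$ is even, so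
\[
U_0\cdot Z_0=-\sum_i\bar\psi_i\,\eta_u\bar\eta_z\,\psi_i=y\,\bar\eta_z\eta_u,\qquad\alpha_0\nu_0=-\bar\psi_u\,\eta_u\bar\eta_z\,\psi_z=\mu\,\bar\eta_z\eta_u .
\]
In $B_{ij}^2$ the two squares vanish, so $\frac12\langle B,B\rangle=-\sum_{i,j}\bar\eta_i\psi_j\bar\psi_i\eta_j=\sum_{i,j}\bar\eta_i\,\bar\psi_i\psi_j\,\eta_j$. Finally $\bar\eta_z\eta_u=\bar\eta^T(zu^T)\eta$. By \eqref{eq:form}, the exponent in \eqref{eq:half} is $\bar\eta^T(I+\Pi+\tau\,zu^T)\eta$ with
\[
\Pi_{ij}=\bar\psi_i\psi_j,\qquad\tau=\frac1w\Big(y+\mu\,\frac{w-x}M\Big).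
\]

\subsection*{The integral over $\eta$}
By Lemma~\ref{lem:berezin}(i) we need $\det(I+\Pi+\tau zu^T)$. The matrix $\Pi$ behaves like a matrix of rank one, up to a sign: $(\Pi^2)_{ik}=\sum_j\bar\psi_i\psi_j\bar\psi_j\psi_k=-y\,\Pi_{ik}$, while $\operatorname{tr}\Pi=y$. So $\operatorname{tr}\Pi^j=(-1)^{j-1}y^j$, and
\[
\det(I+\Pi)=\exp\sum_{j\ge1}\frac{y^j}j=\frac1{1-y},\qquad(I+\Pi)^{-1}=I-\frac\Pi{1-y},
\]
the second because $(I+\Pi)(I-t\Pi)=I+(1-t+ty)\Pi$. Since $u^Tz=x$ and $u^T\Pi z=\bar\psi_u\psi_z=\mu$, the matrix determinant lemma and $\mu^2=0$ give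
\[
\det(I+\Pi+\tau zu^T)=\frac{1+\tau\big(x-\frac\mu{1-y}\big)}{1-y}=\frac{w+xy+\mu\big[\frac{x(w-x)}M-\frac y{1-y}\big]}{w(1-y)} .
\]
Square this, and use $\Delta^2=w^{2-n}M^{-1}$ from Lemma~\ref{lem:gauss}. As for $n=1$, the branch of the root plays no role:
\begin{equation}\label{eq:Wfinal}
\mathcal W=\frac1{w^{N+1}M}\Big\{\frac{(w+xy)^2}{(1-y)^2}+\mu\,\frac{2(w+xy)}{(1-y)^2}\Big[\frac{x(w-x)}M-\frac y{1-y}\Big]\Big\}.
\end{equation}

\subsection*{The integral over $\chi$}
In terms of the generators, $y=\cos\theta\,\bar\chi_2\chi_2+\sum_{j\ge3}\bar\chi_j\chi_j$, $\bar\psi_u=-\sin\theta\,\bar\chi_2$, $\psi_z=is\sin\theta\,\chi_2$ and $\mu=-is\sin^2\theta\,\bar\chi_2\chi_2$. The $N$ elements $\bar\chi_j\chi_j$ commute and have square zero, so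
\[
\int_\chi y^N=N!\cos\theta,\qquad\int_\chi\mu\,y^{N-1}=-is\sin^2\theta\,(N-1)!,
\]
and all other powers of $y$ contribute $0$. We need the coefficient of $y^N$ in the first series of \eqref{eq:Wfinal} and that of $y^{N-1}$ in the factor of $\mu$. From $(1-y)^{-2}=\sum_j(j+1)y^j$, the first is $(N+1)w^2+2Nwx+(N-1)x^2=P_1$, and the coefficient of $y^{N-1}$ in $(w+xy)(1-y)^{-2}$ is $Nw+(N-1)x$. From $(1-y)^{-3}=\sum_j\binom{j+2}2y^j$, the coefficient of $y^{N-1}$ in $2y(w+xy)(1-y)^{-3}$ is $N(N-1)w+(N-1)(N-2)x$. So the second coefficient is $P_2$. By \eqref{eq:W},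
\[
i\Theta(v)=\frac{is}{w^{N+1}M}\big\{N!\cos\theta\,P_1-is\sin^2\theta\,(N-1)!\,P_2\big\},
\]
which is \eqref{eq:theta} because $is\cos\theta=x$ and $s^2\sin^2\theta=h$. \qed

\section{Reduction to two Beta variables}\label{sec:reduce}

\subsection*{Polar coordinates}
Write $\Theta(s,\theta)$ for $\Theta(v)$. In \eqref{eq:fourier}, the length $\rho=|\xi|$ and the angle $\theta$ between $\xi$ and $e_1$ are independent, $\theta$ has density $\frac{\Gamma(n/2)}{\sqrt\pi\,\Gamma((n-1)/2)}\sin^{n-2}\theta$ on $[0,\pi]$, and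
\[
\mathbb E\rho^{2-n}=(2\pi)^{-n/2}|S^{n-1}|\int_0^\infty\rho\,e^{-\rho^2/2}d\rho=\frac{2^{1-n/2}}{\Gamma(n/2)} .
\]
Substitute $s=t\rho$, so that $t^{n-3}dt=\rho^{2-n}s^{N-2}ds$. By the bound in Proposition~\ref{prop:theta} everything converges absolutely, since $s^{N-1}(1+s^2)^{-N}$ is integrable on $(0,\infty)$ for $N\ge1$. The product of the three constants is $\frac{2^{2-n}}{\sqrt\pi\,\Gamma(n/2)\Gamma((n-1)/2)}=\frac1{\pi(N-1)!}$ by \eqref{eq:dup} with $a=\frac{n-1}2$. With $c=\cos\theta$ we have $x=isc$, $h=s^2(1-c^2)$ and $\sin^{N-1}\theta\,d\theta=(1-c^2)^{N/2-1}dc$, and \eqref{eq:theta} gives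
\begin{equation}\label{eq:polar}
J_n=-\frac1\pi\int_0^\infty\frac{s^{N-2}}{w^{N+1}}\int_{-1}^1(1-c^2)^{N/2-1}\,\frac{NxP_1+hP_2}M\,dc\,ds .
\end{equation}
The integrand is complex and has no visible sign. We transform the inner integral until it is a sum of real terms whose signs can be read off.

\subsection*{An integration by parts}
Fix $s$, and let primes denote $d/dx$. For $m\ge1$ and $\varphi$ holomorphic near the segment $[-is,is]$,
\begin{equation}\label{eq:ibp}
m\int_{-1}^1(1-c^2)^{m/2-1}\,x\,\varphi(x)\,dc=-s^2\int_{-1}^1(1-c^2)^{m/2}\,\varphi'(x)\,dc,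
\end{equation}
because $\frac d{dc}(1-c^2)^{m/2}=-mc(1-c^2)^{m/2-1}$, $\frac d{dc}\varphi(isc)=is\varphi'$, and the boundary terms vanish. Apply this with $m=N$ and $\varphi=P_1/M$; it gives the term $NxP_1/M$ the same factor $h$ that the other term already has. We have $P_1'=2Nw+2(N-1)x$, $M'=-2(w-x)$ and $(1/M)'=2(w-x)/M^2$. So in \eqref{eq:polar} we may replace $(NxP_1+hP_2)/M$ by
\[
-h\Big\{\frac{P_1'+(N-1)(Nw+(N-2)x)}M+\big[P_1-Nwx-(N-1)x^2\big]\Big(\frac1M\Big)'\Big\}.
\]
The first numerator is $N[(N+1)w+(N-1)x]$ and the bracket is $w[(N+1)w+Nx]$. Hence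
\begin{equation}\label{eq:Jk}
J_n=\frac1\pi\int_0^\infty\frac{s^N}{w^{N+1}}\,k(s)\,ds,
\end{equation}
\[
k(s)=\int_{-1}^1(1-c^2)^{N/2}\Big\{\frac{N[(N+1)w+(N-1)x]}M+w[(N+1)w+Nx]\Big(\frac1M\Big)'\Big\}dc .
\]

\subsection*{Partial fractions}
For $a\ge1$ let
\[
I_0=\int_{-1}^1(1-c^2)^{N/2}dc,\qquad I_a=\int_{-1}^1\frac{(1-c^2)^{N/2}}{a-x}\,dc,\qquad I_a^{(2)}=\int_{-1}^1\frac{(1-c^2)^{N/2}}{(a-x)^2}\,dc .
\]
Since $A-1=2s^2$, we have $\frac{2s^2}M=\frac1{1-x}-\frac1{A-x}$ and $2s^2\big(\frac1M\big)'=\frac1{(1-x)^2}-\frac1{(A-x)^2}$. Write $x=a-(a-x)$ in the numerators. The term with a simple pole gives $N[(N+1)w+(N-1)a]I_a-N(N-1)I_0$, and the term with a double pole gives $w[(N+1)w+Na]I_a^{(2)}-NwI_a$. The multiple of $I_0$ does not depend on $a$ and cancels between $a=1$ and $a=A$: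
\[
2s^2k=\Psi(1)-\Psi(A),\qquad\Psi(a)=N[Nw+(N-1)a]\,I_a+w[(N+1)w+Na]\,I_a^{(2)} .
\]
The double poles can be removed. Apply \eqref{eq:ibp} with $m=N+2$ and $\varphi=\frac1{a-x}$. The left side is $(N+2)(aI_a-I_0)$. On the right, $s^2(1-c^2)=s^2+x^2=(a^2+s^2)-2a(a-x)+(a-x)^2$, so the right side is $-(a^2+s^2)I_a^{(2)}+2aI_a-I_0$. Thus
\[
(a^2+s^2)\,I_a^{(2)}=-Na\,I_a+(N+1)I_0 .
\]
The factor $w$ in $\Psi$ cancels at both poles, since $1+s^2=w$ and $A^2+s^2=w(4w-3)$. The coefficients in $\Psi(1)-\Psi(A)$ are, using $w-1=s^2$, $w+A=3w-1$ and $A-(4w-3)=-2s^2$: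
\begin{align*}
I_1:\quad&N[Nw+N-1]-N[(N+1)w+N]=-N(w+1),\\
I_0:\quad&(N+1)\Big[(N+1)w+N-\frac{(N+1)w+NA}{4w-3}\Big]=(N+1)\,\frac{4(N+1)ws^2+2Ns^2}{4w-3},\\
I_A:\quad&\frac{N\{A[(N+1)w+NA]-(4w-3)[Nw+(N-1)A]\}}{4w-3}\\
&\qquad=\frac{N\{A(5w-3)+N(w+A)(A-4w+3)\}}{4w-3}.
\end{align*}
Therefore
\begin{multline}\label{eq:kI}
2s^2k=-N(w+1)I_1+\frac{2(N+1)s^2\,[2(N+1)w+N]}{4w-3}\,I_0\\
+\frac{N[(2w-1)(5w-3)-2N(3w-1)s^2]}{4w-3}\,I_A .
\end{multline}

\subsection*{Dividing by $s^2$}
Only the part of $\frac1{a-isc}$ that is even in $c$ contributes to $I_a$, and this part is $\frac a{a^2+s^2c^2}=\frac1a\big(1-\frac{s^2c^2}{a^2+s^2c^2}\big)$. So $I_a$ is real, and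
\[
I_a=\frac1a\,(I_0-s^2Q_a),\qquad Q_a=\int_{-1}^1\frac{(1-c^2)^{N/2}c^2}{a^2+s^2c^2}\,dc .
\]
Insert this in \eqref{eq:kI}, expand $(N+1)[2(N+1)w+N]=(2w+1)N^2+(4w+1)N+2w$, and collect the coefficient of $I_0$ by powers of $N$:
\begin{align*}
N^2:\quad&2s^2\,\frac{(2w+1)(2w-1)-(3w-1)}{(4w-3)(2w-1)}=2s^2\,\frac w{2w-1},\\
N^1:\quad&\frac{-(w+1)(4w-3)+2(w-1)(4w+1)+5w-3}{4w-3}=\frac{4w^2-2w-2}{4w-3}=2s^2\,\frac{2w+1}{4w-3},\\
N^0:\quad&2s^2\,\frac{2w}{4w-3}.
\end{align*}
Every term is divisible by $2s^2$, and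
\begin{multline}\label{eq:kQ}
k=I_0\Big\{\frac{N^2w}{2w-1}+\frac{N(2w+1)+2w}{4w-3}\Big\}+\frac N2(w+1)Q_1\\
-\frac N2\,\frac{5w-3}{4w-3}\,Q_A+\frac{N^2(3w-1)s^2}{(4w-3)(2w-1)}\,Q_A .
\end{multline}

\begin{proof}[Proof of formula \eqref{eq:R}]
Substitute $\beta=\frac{s^2}{1+s^2}$ in \eqref{eq:Jk}. Then $w=\frac1{1-\beta}$, $s^2=\frac\beta{1-\beta}$, $2s\,ds=\frac{d\beta}{(1-\beta)^2}$, and $s^Nw^{-N-1}ds=\frac12(\beta(1-\beta))^{(N-1)/2}d\beta$, a multiple of the law of $\beta$ in the theorem. If $c$ has density $(1-c^2)^{N/2}/I_0$ on $[-1,1]$, then $\gamma=c^2$ has density proportional to $\gamma^{-1/2}(1-\gamma)^{N/2}$, which is the law of $\gamma$ in the theorem, and $Q_a/I_0=\mathbb E_\gamma\frac\gamma{a^2+s^2\gamma}$. The quantities $2w-1=A$, $4w-3$, $2w+1$, $w+1$, $5w-3$, $3w-1$ are equal to $\frac1{1-\beta}$ times $1+\beta$, $1+3\beta$, $3-\beta$, $2-\beta$, $2+3\beta$, $2+\beta$, respectively. In particular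
\begin{equation}\label{eq:T}
T_1=\frac{(w+1)\gamma}{1+s^2\gamma},\qquad T_2=\frac\gamma{A^2+s^2\gamma},
\end{equation}
and $k/I_0$ is, term by term, the expectation over $\gamma$ of the bracket in \eqref{eq:R}. All five terms are bounded: $0\le T_2\le\gamma$ since $A\ge1$, and $0\le T_1\le2$ since $1-\beta+\beta\gamma-\gamma=(1-\beta)(1-\gamma)\ge0$. With $I_0=\sqrt\pi\,\Gamma(\frac N2+1)/\Gamma(\frac{N+3}2)$, the constant is
\[
\frac1{2\pi}\,\frac{\Gamma(\frac{N+1}2)^2}{N!}\,\frac{\sqrt\pi\,\Gamma(\frac N2+1)}{\Gamma(\frac{N+3}2)}=\frac{\Gamma(\frac{N+1}2)\Gamma(\frac N2+1)}{\sqrt\pi\,N!\,(N+1)}=\frac{2^{-N}}{N+1}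
\]
by \eqref{eq:dup} with $a=\frac{N+1}2$.
\end{proof}

\begin{remark}
The proof needs $n\ge2$, for the vector $e_2$ and for \eqref{eq:ibp} with $m=N$. Setting $N=0$ in \eqref{eq:R} nevertheless leaves $\mathbb E\frac2{1+3\beta}$ with $\beta\sim\operatorname{Beta}(\frac12,\frac12)$; under $\beta=s^2/w$ this law becomes $\frac2{\pi w}ds$ and $\frac2{1+3\beta}=\frac{2w}{1+4s^2}$, so the expectation is the integral \eqref{eq:n1}.
\end{remark}

\section{Monotonicity and the limit}\label{sec:bounds}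

Let $\delta=\beta-\frac12$. If $t\sim\operatorname{Beta}(a,b)$, then $\mathbb Et=\frac a{a+b}$, $\mathbb Et^2=\frac{a(a+1)}{(a+b)(a+b+1)}$, and $\mathbb E\frac1{1-t}=\frac{a+b-1}{b-1}$ for $b>1$. The law of $\delta$ is symmetric, and $4\delta^2\sim\operatorname{Beta}(\frac12,\frac{N+1}2)$ because $4\beta(1-\beta)=1-4\delta^2$. Hence $\mathbb E\delta=\mathbb E\delta^3=0$ and
\begin{equation}\label{eq:mom}
\begin{gathered}
\mathbb E\delta^2=\frac1{4(N+2)},\qquad\mathbb E\delta^4=\frac3{16(N+2)(N+4)},\qquad\mathbb E\frac1{1-\beta}=\frac{2N}{N-1}\quad(N\ge2),\\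
\mathbb E\gamma=\frac1{N+3},\qquad\mathbb E\gamma^2=\frac3{(N+3)(N+5)} .
\end{gathered}
\end{equation}

\begin{lemma}\label{lem:bounds}
Let $\ell_N=\frac23N^2+N+\frac45$. For $N\ge1$,
\begin{equation}\label{eq:lower}
R_N\ge\mathbb E\Big[\frac{N^2}{1+\beta}+\frac{N(3-\beta)+2}{1+3\beta}\Big]\ge\ell_N .
\end{equation}
For $N\ge2$,
\begin{equation}\label{eq:upper}
R_N\le\tfrac23N^2+\tfrac{38}{27}N+\tfrac72,\qquad\text{and}\qquad R_2<7.6 .
\end{equation}
\end{lemma}

\begin{proof}
\emph{Lower bound.} By \eqref{eq:T}, $w+1\ge2$ and $A\ge1$ give $T_1\ge2T_2$, while $\frac{2+3\beta}{1+3\beta}\le2$. So the third term of \eqref{eq:R} dominates the only negative term, and the fifth is nonnegative. This is the first inequality. Next,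
\begin{equation}\label{eq:second}
\frac{N(3-\beta)+2}{1+3\beta}=-\frac N3+\frac{\frac{10}3N+2}{1+3\beta},
\end{equation}
so both remaining terms are convex in $\beta$. Jensen's inequality bounds them below by their values at $\mathbb E\beta=\frac12$, which are $\frac23N^2$ and $N+\frac45$.

\emph{Upper bound.} The identity $\frac1{a+t}=\frac1a-\frac t{a^2}+\frac{t^2}{a^2(a+t)}$ with $(a,t)=(\frac32,\delta)$ and $(\frac52,3\delta)$ gives
\[
\frac1{1+\beta}=\frac23-\frac49\delta+\frac49\,\frac{\delta^2}{1+\beta},\qquad\frac1{1+3\beta}=\frac25-\frac{12}{25}\delta+\frac{36}{25}\,\frac{\delta^2}{1+3\beta}.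
\]
The last denominators are at least $1$, so $\mathbb E\frac1{1+\beta}\le\frac23+\frac1{9(N+2)}$ and $\mathbb E\frac1{1+3\beta}\le\frac25+\frac9{25(N+2)}$. By \eqref{eq:second}, the first two terms of \eqref{eq:R} contribute at most $\ell_N+\frac{N^2}{9(N+2)}+\frac{6(5N+3)}{25(N+2)}$. For the third, $T_1\le\gamma\frac{2-\beta}{1-\beta}=\gamma\big(1+\frac1{1-\beta}\big)$; here $N\ge2$ is needed, to make $\mathbb E\frac1{1-\beta}$ finite. By independence and \eqref{eq:mom},
\begin{equation}\label{eq:third}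
\frac N2\,\mathbb ET_1\le\frac{N(3N-1)}{2(N+3)(N-1)}\le\frac32,
\end{equation}
the last inequality being $7N\ge9$. The fourth term is at most $0$. For the fifth, $T_2\le\gamma\frac{(1-\beta)^2}{(1+\beta)^2}$, $\beta(1-\beta)^2\le\frac4{27}$ (attained at $\beta=\frac13$), and $\frac{2+\beta}{(1+3\beta)(1+\beta)^3}\le\frac{2+\beta}{1+\beta}\le2$; so it contributes at most $\frac{8N^2}{27(N+3)}$. Altogether
\[
R_N\le\ell_N+\frac{N^2}{9(N+2)}+\frac{6(5N+3)}{25(N+2)}+\frac{N(3N-1)}{2(N+3)(N-1)}+\frac{8N^2}{27(N+3)} .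
\]
The four corrections are at most $\frac N9$, $\frac65$, $\frac32$ and $\frac{8N}{27}$, which gives the first bound in \eqref{eq:upper}. For $N=2$ the right side is $\frac{82}{15}+\frac19+\frac{39}{50}+1+\frac{32}{135}=\frac{10253}{1350}<7.6$.
\end{proof}

\begin{proof}[Proof of Theorem~\ref{thm:main}(a)]
By \eqref{eq:lower}, $J_n>0$ for $n\ge2$, so $p_n<\frac12$; also $p_1=0$. By \eqref{eq:upper}, $0<J_n\le\frac{2^{-N}}{N+1}\big(\frac23N^2+\frac{38}{27}N+\frac72\big)\to0$, so $p_n\to\frac12$.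

For $n=2$ the set $\{\det(X^2+Y^2)<0\}$ is open, and nonempty by \eqref{eq:witness}. So $p_2>0=p_1$. For $N\ge1$, the inequality $p_{N+1}<p_{N+2}$ means $J_{N+2}<J_{N+1}$, that is
\begin{equation}\label{eq:mono}
R_{N+1}<\frac{2(N+2)}{N+1}\,R_N .
\end{equation}

\emph{Case $N=1$.} We need $R_2<3R_1$. Jensen's bound is too weak here, since $3\ell_1=7.4$, so we use the middle term of \eqref{eq:lower}. Now $\beta$ is uniform on $[0,1]$, and by \eqref{eq:second}
\[
R_1\ge\int_0^1\Big[\frac1{1+\beta}-\frac13+\frac{16/3}{1+3\beta}\Big]d\beta=\ln2-\frac13+\frac{16}9\ln4=\frac{41}9\ln2-\frac13 .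
\]
With $\ln2>0.69$ we get $3R_1>8.4>7.6>R_2$.

\emph{Case $N\ge2$.} By \eqref{eq:upper}, $R_{N+1}\le\frac23N^2+\frac{74}{27}N+\frac{301}{54}$. Since $\ell_N=\frac13(2N+1)(N+1)+\frac7{15}$,
\[
\frac{2(N+2)}{N+1}\,R_N\ge2\ell_N+\frac{2\ell_N}{N+1}\ge\frac43N^2+\frac{10}3N+\frac{34}{15}.
\]
The difference of the two bounds is $\frac23N^2+\frac{16}{27}N-\frac{893}{270}$. It increases with $N$ and equals $\frac{1040-893}{270}>0$ at $N=2$. So \eqref{eq:mono} holds for all $N\ge1$.
\end{proof}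

\section{The asymptotic expansion and the value of $p_2$}\label{sec:bc}

\begin{proof}[Proof of Theorem~\ref{thm:main}(b)]
We compute $R_N$ up to $O(1)$, term by term, using \eqref{eq:mom}. Uniformly for $\beta\in[0,1]$, $\frac1{1+\beta}=\frac23-\frac49\delta+\frac8{27}\delta^2-\frac{16}{81}\delta^3+O(\delta^4)$, so the first term gives
\[
\frac23N^2+\frac{2N^2}{27(N+2)}+O(1)=\frac23N^2+\frac2{27}N+O(1).
\]
The second term gives $N+O(1)$: the proof of Lemma~\ref{lem:bounds} places it between $N+\frac45$ and $N+2$. The third is $O(1)$ by \eqref{eq:third}. The fourth has modulus at most $N\,\mathbb ET_2\le N\,\mathbb E\gamma\le1$. The fifth is $N^2\,\mathbb E[\gamma\,G(\beta,\gamma)]$ with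
\[
G(\beta,\gamma)=\frac{\beta(2+\beta)(1-\beta)^2}{(1+3\beta)(1+\beta)\,[(1+\beta)^2+\beta(1-\beta)\gamma]},
\]
which is smooth on $[0,1]^2$, with $G(\frac12,0)=\frac{5/16}{135/16}=\frac1{27}$. So $G=\frac1{27}+C\delta+O(\delta^2+\gamma)$ for a constant $C$. By independence $\mathbb E[\gamma\delta]=0$ and $\mathbb E[\gamma\delta^2]=O(N^{-2})$; also $\mathbb E\gamma^2=O(N^{-2})$. The fifth term therefore gives $\frac{N^2}{27(N+3)}+O(1)=\frac N{27}+O(1)$. The sum is $R_N=\frac23N^2+\frac{10}9N+O(1)=\frac23n^2-\frac29n+O(1)$, and $1-2p_n=2^{1-n}R_N/n$.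
\end{proof}

\begin{proof}[Proof of Theorem~\ref{thm:main}(c)]
Let $N=1$. It is easiest to return to \eqref{eq:kI}, where the integrals are elementary. We have $I_0=\frac\pi2$. For $b>0$, the substitutions $c=\sin\phi$ and $t=\tan\phi$ give
\[
\int_{-1}^1\frac{\sqrt{1-c^2}}{c^2+b^2}\,dc=\int_{-\pi/2}^{\pi/2}\Big(\frac{1+b^2}{\sin^2\phi+b^2}-1\Big)d\phi=\int_{\mathbb R}\frac{(1+b^2)\,dt}{(1+b^2)t^2+b^2}-\pi=\pi\frac{\sqrt{1+b^2}}b-\pi,
\]
and with $b=a/s$, $I_a=\int_{-1}^1\frac{a\sqrt{1-c^2}}{a^2+s^2c^2}dc=\frac\pi{s^2}\big(\sqrt{a^2+s^2}-a\big)$. Put $g=\sqrt w$ and $r=\sqrt{4g^2-3}$, so that $\sqrt{1+s^2}=g$ and $\sqrt{A^2+s^2}=gr$. In \eqref{eq:kI} the coefficient of $I_A$ has numerator $(2w-1)(5w-3)-2(3w-1)(w-1)=4w^2-3w+1$. The terms without square roots are $\frac\pi{s^2(4w-3)}$ times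
\[
(w+1)(4w-3)+2(w-1)^2(4w+1)-(4w^2-3w+1)(2w-1)=0;
\]
the first two products add up to $8w^3-10w^2+5w-1$, and so does the third. Hence $2s^2k=\frac{\pi g}{s^2}\big[\frac{4g^4-3g^2+1}r-(g^2+1)\big]$. Since $s\,ds=g\,dg$ and $s^2=g^2-1$, formula \eqref{eq:Jk} gives
\[
J_2=\frac12\int_1^\infty\frac1{g^2(g^2-1)^2}\Big[\frac{4g^4-3g^2+1}r-(g^2+1)\Big]dg .
\]
The two parts diverge separately at $g=1$, so we find an antiderivative of each on $(1,\infty)$ and combine them. The substitution $\zeta=r/g\in(1,2)$ rationalizes the first part: $g^2=\frac3{4-\zeta^2}$, $g^2-1=\frac{\zeta^2-1}{4-\zeta^2}$, $dg=\frac13g^3\zeta\,d\zeta$, and it becomes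
\[
\frac{4g^4-3g^2+1}{3(g^2-1)^2}\,d\zeta=\frac{\zeta^4+\zeta^2+16}{3(\zeta^2-1)^2}\,d\zeta=\Big[\frac13+\frac{3(\zeta^2+1)}{(\zeta^2-1)^2}-\frac2{\zeta^2-1}\Big]d\zeta,
\]
with antiderivative $H_1=\frac\zeta3-\frac{3\zeta}{\zeta^2-1}+\ln\frac{\zeta+1}{\zeta-1}$. The second part is
\[
\frac{g^2+1}{g^2(g^2-1)^2}=\frac1{g^2}+\frac{g^2+1}{(g^2-1)^2}-\frac2{g^2-1},
\]
with antiderivative $H_2=-\frac1g-\frac g{g^2-1}+\ln\frac{g+1}{g-1}$. From $\zeta^2-1=3(g^2-1)/g^2$ and $r^2-1=4(g^2-1)$ we get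
\[
\frac{3\zeta}{\zeta^2-1}-\frac g{g^2-1}=\frac{g(r-1)}{g^2-1}=\frac{4g}{r+1},\qquad\frac{\zeta+1}{\zeta-1}=\frac{(r+g)^2}{3(g^2-1)},
\]
so the singularities at $g=1$ cancel:
\[
H_1-H_2=\frac{r+3}{3g}-\frac{4g}{r+1}+\ln\frac{(r+g)^2}{3(g+1)^2}.
\]
At $g=r=1$ this equals $\frac43-2-\ln3$. As $g\to\infty$, $r/g\to2$ and it tends to $\frac23-2+\ln3$. Hence $J_2=\frac12\big(2\ln3-\frac23\big)=\ln3-\frac13$, and $p_2=\frac12(1-J_2)=\frac23-\frac12\ln3\approx0.1174$.
\end{proof}

\begin{thebibliography}{1}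

\bibitem{MO}
\emph{Let $X,Y\in M_n(\mathbb R)$ be $2$ random matrices. The entries of $X,Y$ are i.i.d.\ variables. They follow the standard normal \ldots},
\texttt{https://mathoverflow.net/posts/456641/revisions}.

\end{thebibliography}
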